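# The Hankel determinant of the Domb numbers modulo $p^2$

## Domb numbers and the primes $X^2+3Y^2$

The Domb numbers are
$$D_n=\sum_{k=0}^n\binom nk^2\binom{2k}{k}\binom{2(n-k)}{n-k}\qquad(n=0,1,2,\ldots),$$
and $\left(\frac{\cdot}{p}\right)$ denotes the Legendre symbol.

**Theorem 1.** Let $p>3$ be prime.

* If $p=X^2+3Y^2$ with $X,Y\in\mathbb Z$, then $\det(D_{i+j})_{0\le i,j\le p-1}\equiv\left(\frac{-1}{p}\right)(4X^2-2p)\pmod{p^2}$.
* If $p\equiv 2\pmod 3$, then $\det(D_{i+j})_{0\le i,j\le p-1}\equiv 0\pmod{p^2}$.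

The matrix $(D_{i+j})$ is a *Hankel matrix*: its entries depend only on $i+j$. It has size $p\times p$, and it uses $D_0,\dots,D_{2p-2}$. Its determinant is an enormous integer, and the theorem gives its residue modulo $p^2$.

If $p>3$ and $p=X^2+3Y^2$, then $p\equiv X^2\equiv1\pmod 3$. Conversely, by a classical theorem every prime $p\equiv 1\pmod 3$ has this form, so the two cases cover all $p>3$. With $\pi=X+Y\sqrt{-3}$ and $\bar\pi=X-Y\sqrt{-3}$ we have $\pi\bar\pi=p$ and
$$\pi^2+\bar\pi^2=2X^2-6Y^2=2X^2-2(p-X^2)=4X^2-2p .$$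
So the right side is a trace of a square of a number of norm $p$. This form of the answer suggests complex multiplication by $\sqrt{-3}$, and such a point will indeed appear.

The statement was posed as a conjecture for every odd prime. It fails for $p=3$: here $3=0^2+3\cdot1^2$, the right side is $\left(\frac{-1}3\right)(0-6)=6$, while
$$\det\begin{pmatrix}1&4&28\\4&28&256\\28&256&2716\end{pmatrix}=\det\begin{pmatrix}12&144\\144&1932\end{pmatrix}=23184-20736=2448=9\cdot272\equiv0\pmod 9 .$$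

One fact about $D_n$ is used without proof, the recurrence
$$(n+1)^3D_{n+1}=2(2n+1)(5n^2+5n+2)D_n-64n^3D_{n-1}\tag{1}$$
(see e.g. Chan–Chan–Liu, *Adv. Math.* 186 (2004) 396–410). It gives
$$1,\ 4,\ 28,\ 256,\ 2716,\ 31504,\ 387136,\ 4951552,\ 65218204,\ \dots$$

## The primes $5$ and $7$ by hand

**A translation.** Let $\mathcal L$ be the linear functional on polynomials with $\mathcal L(z^n)=D_n$. Then $(D_{i+j})$ is the Gram matrix of $(f,h)\mapsto\mathcal L(fh)$ in the basis $1,z,\dots,z^{p-1}$. The basis $(z-4)^i$ differs from it by a unitriangular matrix, so the numbers $D'_n=\mathcal L((z-4)^n)=\sum_k\binom nk(-4)^{n-k}D_k$ have the same Hankel determinants. They are smaller: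
$$1,\ 0,\ 12,\ 48,\ 540,\ 4320,\ 42240,\ 403200,\ 4038300,\ \dots$$

**The prime 5.** We clear the first column with the first row, take a factor $12$ out of each of the four remaining rows, and clear once more:
$$\det(D_{i+j})_{0\le i,j\le 4}=12^4\det\begin{pmatrix}1&4&45&360\\4&33&312&2980\\45&312&3328&31440\\360&2980&31440&312225\end{pmatrix}=12^4\det\begin{pmatrix}17&132&1540\\132&1303&15240\\1540&15240&182625\end{pmatrix}.$$
The last determinant is $17\cdot5702775-132\cdot636900+1540\cdot5060=20668775=5^2\cdot826751$. So the value is divisible by $5^2$, as the theorem says, and not by $5^3$. The factor $826751$ gives no encouragement to look for a closed product formula.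

**The prime 7.** Here $7=2^2+3\cdot1^2$ and $\left(\frac{-1}7\right)=-1$, so the theorem predicts $-(16-14)=-2$ modulo $49$. Modulo $49$ the numbers $D_0,\dots,D_{12}$ are
$$1,\,4,\,28,\,11,\,21,\,-3,\,-13,\,4,\,-12,\,-7,\,30,\,7,\,37 ,$$
the last four from (1), where we divide only by cubes prime to $7$. We eliminate symmetrically with the pivots $1$, then $12$, then $8$. Modulo $49$ we have $12^{-1}=-4$ and $8^{-1}=-6$. The successive remaining blocks are
$$\begin{pmatrix}12&-3&-23&11&-1&7\\-3&21&-17&-13&-10&9\\-23&-17&13&18&21&-11\\11&-13&18&-12&7&9\\-1&-10&21&7&21&17\\7&9&-11&9&17&15\end{pmatrix},\quad\begin{pmatrix}8&14&2&2&23\\14&22&-14&15&-18\\2&-14&-18&12&23\\2&15&12&25&-11\\23&-18&23&-11&15\end{pmatrix},\quad\begin{pmatrix}22&7&-13&3\\7&6&-13&5\\-13&-13&0&20\\3&5&20&4\end{pmatrix}.$$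
In the last block we use the pivot $6$ on the diagonal ($6^{-1}=-8$). What remains is
$$\begin{pmatrix}22&-6&-11\\-6&-20&-10\\-11&-10&8\end{pmatrix},\qquad\det=-5720-948+1760=-4908\equiv-8 .$$
The total is $12\cdot8\cdot6\cdot(-8)=-4608\equiv-2\pmod{49}$, as predicted.

## Rational approximation, and a degree obstruction modulo $p^2$

A Hankel determinant of size $n$ is easy when the generating series $\sum d_kt^{-k-1}$ is a rational function with denominator of degree $n$.

**Lemma 2.** Let $\Lambda$ be a commutative ring, $P\in\Lambda[t]$ monic of degree $n$, $R\in\Lambda[t]$ with $\deg R<n$, and $R/P=\sum_{k\ge0}d_kt^{-k-1}$. Let $m_f$ denote multiplication by $f$ on the free module $\Lambda[t]/(P)$. Then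
$$\det(d_{i+j})_{0\le i,j\le n-1}=(-1)^{n(n-1)/2}\det m_R .$$
If $P=\prod_{j=0}^{n-1}(t-\alpha_j)$ over some ring containing $\Lambda$, then $\det m_f=\prod_jf(\alpha_j)$ for all $f\in\Lambda[t]$.

*Proof.* Let $\lambda(f)$ be the coefficient of $t^{-1}$ in $f/P$. If $f=PK+r$ with $\deg r<n$, then $f/P=K+r/P$, so $\lambda(f)$ depends only on $f$ modulo $P$. Clearly $\lambda(t^i)=0$ for $0\le i<n-1$ and $\lambda(t^{n-1})=1$. Since $d_k$ is the coefficient of $t^{-1}$ in $t^kR/P$, we have $d_{i+j}=\lambda(Rt^it^j)$. Write $Rt^i\equiv\sum_kM_{ki}t^k$ modulo $P$, so that $M$ is the matrix of $m_R$. Then $d_{i+j}=\sum_kM_{ki}\lambda(t^{k+j})$, that is, $(d_{i+j})=M^{\mathsf T}(\lambda(t^{k+j}))$. The matrix $(\lambda(t^{k+j}))$ is $0$ above the antidiagonal and $1$ on it, so its determinant is $(-1)^{n(n-1)/2}$.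

For the second claim take the basis $N_k=\prod_{i<k}(t-\alpha_i)$, $0\le k<n$. Then $tN_k=\alpha_kN_k+N_{k+1}$ with $N_n=P=0$. So $m_t$ is triangular with diagonal $\alpha_0,\dots,\alpha_{n-1}$, and $m_f=f(m_t)$ is triangular with diagonal $f(\alpha_k)$. $\square$

*Example.* Let $P=t^2-c$ and $R=t+r$. Then $d_0=1$, $d_1=r$, $d_2=c$, the Hankel determinant is $c-r^2$, and $m_R$ has determinant $r^2-c$. The sign is $(-1)^1$.

For $n=p$ odd, $(-1)^{p(p-1)/2}=(-1)^{(p-1)/2}=\left(\frac{-1}p\right)$. So the sign in Theorem 1 is the sign of the antidiagonal.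

**Setting.** Let $p$ be an odd prime and $\kappa=\pm1$. Let $x\in\kappa q^{-1}+\mathbb Z[[q]]$ and $g\in q+q^2\mathbb Z[[q]]$ be two series. Since $x^{-1}\in\kappa q+q^2\mathbb Z[[q]]$, there are unique integers $u_n$ with
$$\kappa g=\sum_{n\ge0}u_nx^{-n-1},\qquad u_0=1 .$$
(Example: $\kappa=1$, $x=q^{-1}$, $g=q/(1-cq)$ gives $u_n=c^n$.) Let $\zeta$ be a primitive $p$-th root of unity. Congruences between series are coefficientwise. We assume:

* (H1) $\displaystyle\prod_{j=0}^{p-1}g(\zeta^jq^{1/p})=\frac{g(q)^{p+1}}{g(q^p)}$.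
* (H2) There are $T,T_1\in\mathbb Z[t]$ with $T(x(q))\equiv\dfrac{g(q)}{g(q^p)}$ and $T_1(x(q))\equiv x(q^p)\dfrac{g(q)}{g(q^p)}\pmod{p^2}$.

Later $u_n=D_n$, with $x$ and $g$ explicit. Three consequences follow at once. First, a polynomial with leading term $ct^d$ modulo $p^2$ takes at $x(q)$ a value with leading term $c\kappa^dq^{-d}$. The right sides in (H2) have leading terms $q^{1-p}$ and $\kappa q^{1-2p}$. So modulo $p^2$, $T$ is monic of degree $p-1$ and $T_1$ is monic of degree $2p-1$ (recall that $p-1$ is even). Changing $T,T_1$ by multiples of $p^2$, which alters nothing modulo $p^2$, we assume that this holds over $\mathbb Z$. Second,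
$$T_1(x(q))\equiv x(q^p)\,T(x(q))\pmod{p^2}.\tag{2}$$
Third, $f(q^p)\equiv f(q)^p\pmod p$ for every $f\in\mathbb Z((q))$. So (2) gives $T_1(x)\equiv x^pT(x)\pmod p$, and since $\phi\mapsto\phi(x(q))$ is injective on $\mathbb F_p[t]$ by leading terms,
$$T_1\equiv t^pT\pmod p.\tag{3}$$

**First attempt: modulo $p$.** Write $y=x(q^p)$. Substituting $q^p$ for $q$ in the definition of $u_n$ and using (H2), we get
$$\kappa g(q)\equiv T(x)\,\kappa g(q^p)=T(x)\sum_{n\ge0}u_ny^{-n-1}\pmod{p^2}.\tag{4}$$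
Modulo $p$ we may put $y\equiv x^p$, so $\sum u_nt^{-n-1}\equiv T(t)\sum u_nt^{-p(n+1)}\pmod p$. The terms with $n\ge2$ on the right begin with $t^{p-1-3p}=t^{-2p-1}$. So, up to the coefficient of $t^{-2p}$, the right side agrees with $T(t)/(t^p-u_1)$. This is a rational function with denominator of degree $p$, and only $u_0,\dots,u_{2p-2}$ matter. By Lemma 2,
$$\det(u_{i+j})_{0\le i,j\le p-1}\equiv\left(\tfrac{-1}p\right)\det m_T\quad\text{on }\ \mathbb F_p[t]/(t^p-u_1)=\mathbb F_p[t]/(t-u_1)^p ,$$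
and this equals $\left(\frac{-1}p\right)T(u_1)^p=\left(\frac{-1}p\right)T(u_1)$ in $\mathbb F_p$. Comparing the coefficients of $t^{-1},\dots,t^{-p}$ we also see that $T(t)\equiv\sum_{n=0}^{p-1}u_nt^{p-1-n}\pmod p$. For the Domb numbers and $p=5$ this gives $T(4)\equiv256+256+448+1024+2716=4700\equiv0\pmod5$, in agreement with the computation above.

**Where it stops.** Modulo $p^2$ we can no longer replace $y$ by $x^p$. If $x=\kappa q^{-1}+c_0+\cdots$, the coefficient of $q^{1-p}$ in $x^p$ is $pc_0$, while in $x(q^p)$ it is $0$. For the function $x$ used below, $c_0=6$ and $p>3$. What (2) offers is the quotient $y\equiv T_1(x)/T(x)$. Truncating (4) to $T(x)/(y-u_1)$ then leads to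
$$\frac{T(t)^2}{T_1(t)-u_1T(t)} ,$$
whose denominator has degree $2p-1$. Lemma 2 would compute the wrong determinant, of size $2p-1$. We would like to split off a factor of degree $p$ and cancel the rest. Modulo $p$ the denominator is $(t-u_1)^pT$, but Hensel's lemma lifts this factorisation only if the factors are coprime, that is, if $T(u_1)\not\equiv0\pmod p$. For the Domb numbers with $p\equiv2\pmod3$ this fails, as for $p=5$. Even when it works, it does not tell us the value of the determinant.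

**The way past it.** We do not specialise. Replace $u_1$ by an indeterminate $a$, and realise $a$ as $x(Q)$. By (2), the polynomial $T_1(t)-x(Q)T(t)$ has visible roots modulo $p^2$, namely $t=x(u)$ for each $u$ with $u^p=Q$. There are $p$ such $u$, and they supply an explicit factor of degree $p$.

## The Hankel determinant as a value of $T$ modulo $p^2$

**Proposition 3.** In the Setting, with (H1) and (H2), $\det(u_{i+j})_{0\le i,j\le p-1}\equiv\left(\frac{-1}p\right)T(u_1)\pmod{p^2}$.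

Two facts about $\mathbb Z[\zeta]$ are used: $p^k\mathbb Z[\zeta]\cap\mathbb Z=p^k\mathbb Z$ and $(1-\zeta)\mathbb Z[\zeta]\cap\mathbb Z=p\mathbb Z$. Also, let a series in $\mathbb Z[\zeta]((u))$ be fixed by $u\mapsto\zeta u$ and by all $\zeta\mapsto\zeta^b$ (acting on coefficients). Then it lies in $\mathbb Z((u^p))$: a coefficient $c_n$ satisfies $c_n\zeta^n=c_n$, so $c_n=0$ unless $p\mid n$, and $c_n\in\mathbb Z[\zeta]\cap\mathbb Q=\mathbb Z$.

*Proof.* Put $A=\mathbb Z/p^2$. For an indeterminate $a$ let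
$$H_a(t)=\frac{T(t)^2}{T_1(t)-aT(t)}=\sum_{n\ge0}d_n(a)t^{-n-1},\qquad d_n(a)\in A[a].$$
This makes sense, because the denominator is monic in $t$ of degree $2p-1$ and the numerator has degree $2p-2$.

**Step 1: replace $u_n$ by $d_n(u_1)$.** The purpose is to show $d_n(u_1)\equiv u_n$ for $0\le n\le 2p-2$. Substituting $t=x=x(q)$ and using (2) with $y=x(q^p)$, we get in $A((q))$
$$H_{u_1}(x)=\frac{T(x)^2}{yT(x)-u_1T(x)}=\frac{T(x)}{y-u_1};$$
here $T(x)$ is invertible because its leading coefficient is $1$. Since $u_0=1$, the series $\sum u_ny^{-n-1}$ and $1/(y-u_1)=y^{-1}+u_1y^{-2}+u_1^2y^{-3}+\cdots$ differ by $O(y^{-3})=O(q^{3p})$. As $T(x)=O(q^{1-p})$, (4) gives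
$$\sum_{n\ge0}u_nx^{-n-1}\equiv\frac{T(x)}{y-u_1}+O(q^{2p+1})=\sum_{n\ge0}d_n(u_1)x^{-n-1}+O(q^{2p+1}).$$
Since $x^{-1}=\kappa q+\cdots$, comparing coefficients of powers of $x^{-1}$ yields $u_n\equiv d_n(u_1)$ whenever $n+1\le2p$.

It remains to prove the identity
$$\det(d_{i+j}(a))_{0\le i,j\le p-1}=\left(\tfrac{-1}p\right)T(a)\quad\text{in }A[a],\tag{5}$$
because putting $a=u_1$ in it then gives the proposition.

**Step 2: make $a$ a modular variable.** The purpose is to obtain a factor of degree $p$. The homomorphism $A[a]\to A((Q))$, $a\mapsto x(Q)$, is injective because $x(Q)=\kappa Q^{-1}+\cdots$. So it suffices to prove (5) with $a=x(Q)$. Put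
$$u=Q^{1/p},\qquad u_{(j)}=\zeta^ju,\qquad\alpha_j=x(u_{(j)}),\qquad P(t)=\prod_{j=0}^{p-1}(t-\alpha_j).$$
The substitutions $u\mapsto\zeta u$ and $\zeta\mapsto\zeta^b$ permute the $\alpha_j$, so $P\in\mathbb Z((Q))[t]$. Modulo $1-\zeta$ all $\alpha_j$ are congruent to $\alpha_0=x(u)$, and $p$ is divisible by $1-\zeta$. Hence
$$P\equiv(t-\alpha_0)^p\equiv t^p-x(u)^p\equiv t^p-x(u^p)=t^p-a\pmod{1-\zeta}.$$
Both ends have coefficients in $\mathbb Z((Q))$, so $P\equiv t^p-a\pmod p$.

**Step 3: $P$ divides $T_1-aT$ modulo $p^2$.** The purpose is to obtain the factorisation that Hensel's lemma did not give. Divide with remainder by the monic $P$ in $A((Q))[t]$: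
$$T_1-aT=PK+L,\qquad\deg L<p .$$
Modulo $p$ the left side is $(t^p-a)T\equiv PT$ by (3). By uniqueness of division modulo $p$, $K\equiv T$ and $L\equiv0$. So $L=pL_1$ with a well-defined $L_1\in\mathbb F_p((Q))[t]$ of degree less than $p$. Put $t=\alpha_0=x(u)$. We have $P(\alpha_0)=0$. By (2) with $u$ in place of $q$, $T_1(\alpha_0)-aT(\alpha_0)=T_1(x(u))-x(u^p)T(x(u))=0$ in $A((u))$. Hence $pL_1(\alpha_0)=0$ in $A((u))$, that is, $L_1(\alpha_0)=0$ in $\mathbb F_p((u))$.

Write $L_1=\sum_{i=0}^{p-1}c_it^i$ with $c_i\in\mathbb F_p((Q))$. A nonzero $c_i$ has $u$-valuation divisible by $p$, and $\alpha_0^i$ has $u$-valuation $-i$. So the nonzero terms $c_i\alpha_0^i$ have valuations in different classes modulo $p$ and cannot cancel. Therefore all $c_i=0$, and $L=0$.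

**Step 4: cancel the superfluous factor.** The purpose is to bring $H_a$ to the form required by Lemma 2. We have $T_1-aT=PK$ with $K$ monic of degree $p-1$ and $K\equiv T\pmod p$. So $K=T+pC$ with $\deg C\le p-2$. In $A((Q))[t]$, $(T+pC)(T-pC)=T^2$, and hence
$$H_a=\frac{T^2}{PK}=\frac RP,\qquad R=T-pC,\qquad\deg R<p .$$
Lemma 2 gives $\det(d_{i+j}(a))=\left(\frac{-1}p\right)\det m_R$ on $A((Q))[t]/(P)$.

**Step 5: the correction $C$ does not matter.** The purpose is to show $\det m_R=\det m_T$. Modulo $p^2$,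
$$\det(m_T-p\,m_C)=\det m_T-p\operatorname{tr}\big(\operatorname{adj}(m_T)\,m_C\big).$$
The adjugate of a matrix is a polynomial in that matrix, so $\operatorname{adj}(m_T)m_C$ is multiplication by some element. Only its trace modulo $p$ matters, and modulo $p$ the ring is $\mathbb F_p((Q))[t]/(t^p-a)$. There every multiplication has trace $0$. Indeed, for $0<k<p$ multiplication by $t^k$ sends $t^i$ to $t^{i+k}$ or to $a\,t^{i+k-p}$, so its diagonal is zero; and $\operatorname{tr}(1)=p=0$.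

**Step 6: the value.** The purpose is to compute $\det m_T$ with (H1). By Lemma 2, $\det m_T=\prod_jT(\alpha_j)$. Putting $q=u_{(j)}$ in (H2), where $u_{(j)}^p=Q$, gives $T(\alpha_j)\equiv g(u_{(j)})/g(Q)\pmod{p^2}$. By (H1),
$$\prod_{j=0}^{p-1}T(\alpha_j)\equiv\frac{1}{g(Q)^p}\cdot\frac{g(Q)^{p+1}}{g(Q^p)}=\frac{g(Q)}{g(Q^p)}\equiv T(x(Q))=T(a)\pmod{p^2}.$$
The congruence holds in $\mathbb Z[\zeta]((u))$ between elements of $\mathbb Z((Q))$, hence modulo $p^2\mathbb Z((Q))$. This proves (5). $\square$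

## Eta quotients of level 6

We now need $x$ and $g$ for the Domb numbers. Let $\tau\in\mathfrak h$ (the upper half plane), $q=e^{2\pi i\tau}$, $\theta=q\,d/dq=\frac1{2\pi i}\frac{d}{d\tau}$, $\eta(\tau)=e^{\pi i\tau/12}\prod_{n\ge1}(1-q^n)$ and $\eta_d=\eta(d\tau)$. For $\alpha=\begin{pmatrix}a&b\\c&d\end{pmatrix}$ with positive determinant, $(f|\alpha)(\tau)=\det(\alpha)(c\tau+d)^{-2}f(\alpha\tau)$. This satisfies $f|\alpha\beta=(f|\alpha)|\beta$, and scalar matrices act trivially. Put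
$$h=\Big(\frac{\eta_2\eta_6}{\eta_1\eta_3}\Big)^6=q\prod_{n\ge1}(1+q^n)^6(1+q^{3n})^6=q+6q^2+21q^3+\cdots,\qquad x=-\frac1h,$$
$$Z=\frac{(\eta_1\eta_3)^4}{(\eta_2\eta_6)^2}=1-4q+4q^2+\cdots,\qquad g=Zh=\frac{(\eta_2\eta_6)^4}{(\eta_1\eta_3)^2}=q+\cdots .$$
All four are holomorphic and have no zeros on $\mathfrak h$, and $Z=-gx$. Moreover $x\in-q^{-1}+\mathbb Z[[q]]$ (with constant term $6$) and $g\in q+q^2\mathbb Z[[q]]$. So we are in the Setting with $\kappa=-1$.

We recall two textbook facts. For $\gamma\in SL_2(\mathbb Z)$, $\eta(\gamma\tau)=\varepsilon_\gamma(c\tau+d)^{1/2}\eta(\tau)$ with $\varepsilon_\gamma$ a constant; in particular $\eta(-1/\tau)=(\tau/i)^{1/2}\eta(\tau)$. The Gordon–Hughes–Newman criterion says: if $f=\prod_{d\mid N}\eta_d^{r_d}$, $k=\frac12\sum r_d\in\mathbb Z$, and both $\sum dr_d$ and $\sum\frac Ndr_d$ are divisible by $24$, then $f$ transforms under $\Gamma_0(N)$ with weight $k$ and character $d\mapsto\left(\frac{(-1)^ks}{d}\right)$, $s=\prod d^{r_d}$.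 For $g$ ($N=6$, $k=2$) the three numbers are $24$, $0$, $s=2^83^2$. For $x$ ($k=0$) they are $-24$, $24$, $s=2^{-12}$. In both cases $s$ is a square, so the characters are trivial: $x$ is $\Gamma_0(6)$-invariant and $g|\gamma=g$ for $\gamma\in\Gamma_0(6)$. Hence also $Z|\gamma=Z$.

**Lemma 4.** Let $W=\begin{pmatrix}3&-2\\6&-3\end{pmatrix}$ and $W_6=\begin{pmatrix}0&-1\\6&0\end{pmatrix}$. Then
$$x\circ W=x,\quad g|W=-g,\quad Z|W=-Z;\qquad x\circ W_6=\frac{64}x,\quad g|W_6=-\tfrac18Z,\quad Z|W_6=-8g .$$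
Let $\mathcal O=\left\{\begin{pmatrix}a&b\\6c&d\end{pmatrix}\right\}\subset M_2(\mathbb Z)$. Both $W$ and $W_6$ normalise $\mathcal O$ and $\Gamma_0(6)$.

*Proof.* **Step 1: $W$ up to constants.** We have $\det W=3$, $W^2=-3$, and
$$W\tau=\begin{pmatrix}1&-2\\2&-3\end{pmatrix}3\tau,\quad 3W\tau=\begin{pmatrix}3&-2\\2&-1\end{pmatrix}\tau,\quad 2W\tau=\begin{pmatrix}1&-4\\1&-3\end{pmatrix}6\tau,\quad 6W\tau=\begin{pmatrix}3&-4\\1&-1\end{pmatrix}2\tau,$$
with all four matrices in $SL_2(\mathbb Z)$ and automorphy factors $6\tau-3$, $2\tau-1$, $6\tau-3$, $2\tau-1$. So up to constants $\eta_1\eta_3$ and $\eta_2\eta_6$ are both multiplied by $\big((6\tau-3)(2\tau-1)\big)^{1/2}$. In $h$ these factors cancel. In $g$ there remains $(6\tau-3)(2\tau-1)=\frac13(6\tau-3)^2$. Hence $x\circ W=cx$ and $g|W=c'g$ with constants $c,c'$.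

**Step 2: the constants.** We evaluate at a fixed point of $W$. The equation $W\tau=\tau$ reads $3\tau^2-3\tau+1=0$, with solution $\tau_1=(3+\sqrt{-3})/6\in\mathfrak h$, and $6\tau_1-3=\sqrt{-3}$. Since $x(\tau_1)$ and $g(\tau_1)$ are nonzero, $c=1$ and $c'=3/(\sqrt{-3})^2=-1$. Finally $Z|W=-(g|W)(x\circ W)=gx=-Z$.

**Step 3: $W_6$.** From $\eta(dW_6\tau)=\eta\big(-1/(\tfrac6d\tau)\big)=(\tfrac6d\tau/i)^{1/2}\eta_{6/d}$ we get $h\circ W_6=(3/12)^3h^{-1}=1/(64h)$, so $x\circ W_6=-64h=64/x$. Next, $g(W_6\tau)=\frac{(-3\tau^2)^2}{-12\tau^2}\cdot\frac{(\eta_1\eta_3)^4}{(\eta_2\eta_6)^2}=-\frac34\tau^2Z$, so $g|W_6=6(6\tau)^{-2}\cdot(-\frac34\tau^2)Z=-\frac18Z$. Then $Z|W_6=-(g|W_6)(x\circ W_6)=8Z/x=-8Zh=-8g$.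

**Step 4: normalisation.** By direct multiplication, $W_6^{-1}\begin{pmatrix}a&b\\6c&d\end{pmatrix}W_6=\begin{pmatrix}d&-c\\-6b&a\end{pmatrix}$ and
$$W^{-1}\begin{pmatrix}a&b\\6c&d\end{pmatrix}W=\begin{pmatrix}-3a-6b+12c+4d&2a+3b-8c-2d\\6(-a-2b+3c+d)&4a+6b-12c-3d\end{pmatrix}.$$
So conjugation by either element maps $\mathcal O$ into itself. As the squares are scalar, each of these conjugations is its own inverse, so it maps $\mathcal O$ onto itself. $\Gamma_0(6)$ is the set of elements of $\mathcal O$ of determinant $1$. $\square$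

The next lemma turns invariant functions into polynomials in $x$, with control of integrality.

**Lemma 5.** Let $f$ be holomorphic on $\mathfrak h$ and invariant under $\Gamma_0(6)$ and $W$. Suppose $f$ is meromorphic at $\infty$ with $q$-expansion in $N\mathbb Z((q))$ for an integer $N$ (resp. in $\mathbb C((q))$), and that $f\circ W_6$ is bounded as $\operatorname{Im}\tau\to\infty$. Then $f=\Pi(x)$ with $\Pi\in N\mathbb Z[t]$ (resp. $\mathbb C[t]$), and $\deg\Pi$ is at most the pole order of $f$ at $\infty$ ($\deg\Pi\le0$ if there is no pole).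

*Proof.* Since $x=-q^{-1}+\cdots\in\mathbb Z((q))$, we can remove the polar terms and the constant term of $f$, one at a time from the top, by subtracting multiples of powers of $x$. The multiples lie in $N\mathbb Z$ (resp. $\mathbb C$). This gives $\Pi$ with $f_0=f-\Pi(x)=O(q)$. As $x\circ W_6=64/x\to0$, the function $\Pi(x)\circ W_6$ is bounded as $\operatorname{Im}\tau\to\infty$, and so is $f_0\circ W_6$.

The cusps of $\Gamma_0(6)$ are $\infty,0,\frac12,\frac13$; the class of a fraction in lowest terms depends only on the gcd of its denominator with $6$. We have $W_6\infty=0$, $W\infty=\frac12$ and $WW_6\infty=W0=\frac23\sim\frac13$. Since $f_0\circ W=f_0$ and $f_0\circ WW_6=f_0\circ W_6$, $f_0$ is bounded near every cusp. So it is holomorphic on the compact curve $X_0(6)$, hence constant. It vanishes at $\infty$, so $f_0=0$. $\square$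

## The differential equation behind $\sum D_nx^{-n-1}=-g$

**Lemma 6.** $(\theta h)^2=h^2Z^2(1+20h+64h^2)$, and $\sum_{n\ge0}D_nx^{-n-1}=-g$.

*Proof.* **Step 1: the quadratic relation.** The purpose is to show that $\mu=\left(\frac{\theta h}{hZ}\right)^2$ is a polynomial in $h$. For a function $f$ and a matrix $V$ the chain rule gives $\theta(f\circ V)=(\theta f)|V$. So $\theta h|\gamma=\theta h$ for $\gamma\in\Gamma_0(6)$, $\theta h|W=\theta h$, and, since $h\circ W_6=1/(64h)$, $\theta h|W_6=-\theta h/(64h^2)$. With $Z|W=-Z$ it follows that $\mu$ is invariant under $\Gamma_0(6)$ and $W$. It is holomorphic on $\mathfrak h$. As $(hZ)|W_6=g|W_6=-Z/8$,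
$$\mu\circ W_6=\frac{(\theta h)^2}{64^2h^4}\cdot\frac{64}{Z^2}=\frac{\mu}{64h^2},\qquad(\mu x^2)\circ W_6=\frac{\mu}{64h^2}\cdot64^2h^2=64\mu ,$$
which is bounded as $\operatorname{Im}\tau\to\infty$. Since $\mu x^2$ has a pole of order $2$ at $\infty$, Lemma 5 makes it a polynomial of degree at most $2$ in $x$, so $\mu=s_0+s_1h+s_2h^2$. From $\theta h/h=1+6q+6q^2+\cdots$ and $1/Z=1+4q+12q^2+\cdots$ we get $\mu=(1+10q+42q^2+\cdots)^2=1+20q+184q^2+\cdots$. So $s_0=1$, $s_1=20$ and $6s_1+s_2=184$, that is, $s_2=64$.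

**Step 2: a second invariant.** The purpose is to find a second-order relation for $Z$. For nonvanishing $f$ put $\mathcal B(f)=2f\theta^2f-3(\theta f)^2$. (It is a multiple of the second Rankin–Cohen bracket of $f$ with itself.) Let $V$ have determinant $\delta$ and let $j=c\tau+d$. We claim
$$\mathcal B(f|V)=\delta^4j^{-8}\,\mathcal B(f)\circ V .\tag{6}$$
It suffices to check this with $'=d/d\tau$ in place of $\theta$, since this only rescales both sides. A direct differentiation gives $2ff''-3f'^2=-4f^{5/2}(f^{-1/2})''$, for a holomorphic branch of $f^{1/2}$. With $w_0=f^{-1/2}$,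
$$\big(j\,(w_0\circ V)\big)'=c\,(w_0\circ V)+\delta j^{-1}(w_0'\circ V),\qquad\big(j\,(w_0\circ V)\big)''=\delta^2j^{-3}(w_0''\circ V),$$
because the two terms $\pm c\delta j^{-2}(w_0'\circ V)$ cancel. Now $f|V=\delta j^{-2}(f\circ V)$, so we may take $(f|V)^{-1/2}=\delta^{-1/2}j\,(w_0\circ V)$, and then $(f|V)^{5/2}=\delta^{5/2}j^{-5}(f^{5/2}\circ V)$. Multiplying, the factor is $\delta^{5/2}j^{-5}\cdot\delta^{-1/2}\delta^2j^{-3}=\delta^4j^{-8}$, which proves (6).

Let $\rho=\mathcal B(Z)/Z^4$. By (6), $\rho\circ V=\mathcal B(Z|V)/(Z|V)^4$. As $\mathcal B$ is homogeneous of degree $2$, $\rho$ is invariant under $\Gamma_0(6)$ and under $W$ (where $Z|W=-Z$), and $\rho\circ W_6=\frac{64\,\mathcal B(g)}{8^4g^4}=\frac{\mathcal B(g)}{64g^4}=O(q^{-2})$. Hence $(\rho x^2)\circ W_6=\rho\circ W_6\cdot64^2h^2$ is bounded. Lemma 5 gives $\rho=r_0+r_1h+r_2h^2$. From $\theta Z=-4q+8q^2+\cdots$ and $\theta^2Z=-4q+16q^2+\cdots$,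
$$\rho=(-8q+16q^2+\cdots)(1+16q+\cdots)=-8q-112q^2+\cdots,$$
so $r_0=0$, $r_1=-8$, $6r_1+r_2=-112$, and $\rho=-8h-64h^2$.

**Step 3: a third-order linear equation.** The purpose is to pass from $\theta$ to $D=h\,d/dh$. Put $\partial=Z^{-1}\theta=wD$ with $w=\theta h/(hZ)$. By Step 1, $w^2=M:=1+20h+64h^2$. From $\theta Z=Z\,\partial Z$ and $\theta^2Z=Z(\partial Z)^2+Z^2\partial^2Z$, the equation $\mathcal B(Z)=\rho Z^4$ becomes
$$2Z\,\partial^2Z-(\partial Z)^2=\rho Z^2 .$$
Applying $\partial$ and dividing by $Z$ gives the linear equation $2\partial^3Z=2\rho\,\partial Z+(\partial\rho)Z$. Write $'$ for $D$ acting on coefficients. Since $ww'=\frac12M'$, $(wD)^2=MD^2+\frac12M'D$ and $(wD)^3=w\big(MD^3+\frac32M'D^2+\frac12M''D\big)$. Dividing by $w$,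
$$2M\,D^3Z+3M'\,D^2Z+M''\,DZ-2\rho\,DZ-\rho'Z=0 .$$

**Step 4: the recurrence.** The purpose is to identify the coefficients of $Z=\sum a_nh^n$, $a_0=1$. Here $M'=20h+128h^2$, $M''=20h+256h^2$, $\rho'=-8h-128h^2$. The coefficient of $h^{n+1}$ in the equation is
$$2(n+1)^3a_{n+1}+(40n^3+60n^2+36n+8)a_n+128\big((n-1)^3+3(n-1)^2+3(n-1)+1\big)a_{n-1}=0 ,$$
that is, $2(n+1)^3a_{n+1}+4(2n+1)(5n^2+5n+2)a_n+128n^3a_{n-1}=0$. Comparing with (1), $a_n=(-1)^nD_n$. (This expansion is the theorem of Chan–Chan–Liu.) Since $x^{-1}=-h$, $Z=\sum D_nx^{-n}$, and $-g=Z/x=\sum D_nx^{-n-1}$. $\square$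

So in the Setting with $\kappa=-1$ we have $u_n=D_n$ and $u_1=4$.

## Symmetric functions of the $p+1$ isogeny multipliers

Let $p>3$ from now on, and let $\zeta=e^{2\pi i/p}$. We must construct $T$ and $T_1$. The series $g(q)/g(q^p)$ is one of $p+1$ conjugate functions, and $T$ will be their sum.

**Cosets and lines.** Let $\Delta_p=\{\alpha\in\mathcal O:\det\alpha=p\}$. The row lattice $\mathbb Z^2\alpha$ depends only on $\Gamma_0(6)\alpha$. Conversely, if $\mathbb Z^2\alpha=\mathbb Z^2\alpha'$, then $\delta=\alpha'\alpha^{-1}=\frac1p\alpha'\operatorname{adj}(\alpha)\in SL_2(\mathbb Z)$. As $\alpha'\operatorname{adj}(\alpha)\in\mathcal O$ and $p$ is prime to $6$, the lower left entry of $\delta$ is divisible by $6$, so $\delta\in\Gamma_0(6)$. The matrices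
$$\begin{pmatrix}p&0\\0&1\end{pmatrix},\qquad\begin{pmatrix}1&j\\0&p\end{pmatrix}\quad(0\le j<p)$$
have as row lattices all $p+1$ sublattices of index $p$ in $\mathbb Z^2$. So they represent $\Gamma_0(6)\backslash\Delta_p$, and the cosets correspond to the lines $\ell=\mathbb Z^2\alpha/p\mathbb Z^2$ in $\mathbb F_p^2$. For $p=5$, for instance, these are the six lines spanned by $(0,1),(1,0),(1,1),(1,2),(1,3),(1,4)$.

**Definition (multipliers).** For $\alpha\in\Delta_p$ let $r_\alpha=p\,g/(g|\alpha)$. It depends only on $\Gamma_0(6)\alpha$ and is holomorphic on $\mathfrak h$. On the representatives its values are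
$$r_\infty=\frac{g(q)}{g(q^p)},\qquad r_j=p^2s_j,\quad s_j=\frac{g(q)}{g(\zeta^jq^{1/p})}\in\mathbb Z[\zeta]((q^{1/p})).$$
If $\alpha$ fixes a point $\tau_0$, then $(g|\alpha)(\tau_0)=p(c\tau_0+d)^{-2}g(\tau_0)$, so $r_\alpha(\tau_0)=(c\tau_0+d)^2$. This example will be the key to the final evaluation.

**Lemma 7.** Let $e_k$ be the $k$-th elementary symmetric function of the $p+1$ functions $r_\alpha$. Then $e_k=\Pi_k(x)$ with
$$\Pi_1\in\mathbb Z[t],\qquad\Pi_k\in p^{2k-1}\mathbb Z[t]\ \ (2\le k\le p),\qquad\Pi_{p+1}=p^{2p}.\tag{7}$$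
With $T=\Pi_1$ and a suitable $T_1\in\mathbb Z[t]$, (H1) and (H2) hold. Consequently
$$\det(D_{i+j})_{0\le i,j\le p-1}\equiv\left(\tfrac{-1}p\right)T(4)\pmod{p^2}.\tag{8}$$

*Proof.* Besides the $e_k$ consider $t_1(\tau)=\sum_\alpha r_\alpha(\tau)\,x(\alpha\tau)$.

**Step 1: invariance.** The purpose is to check the analytic hypotheses of Lemma 5. Let $V\in\Gamma_0(6)\cup\{W\}$, so $g|V=\pm g$, and let $\beta=V^{-1}\alpha V\in\Delta_p$. Multiplying numerator and denominator of $r_\alpha(V\tau)$ by the same automorphy factor, and using $\alpha V=V\beta$, we get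
$$r_\alpha(V\tau)=\frac{p\,(g|V)(\tau)}{(g|V\beta)(\tau)}=r_\beta(\tau),\qquad x(\alpha V\tau)=x(V\beta\tau)=x(\beta\tau).\tag{9}$$
Since $V$ normalises $\Gamma_0(6)$, $\alpha\mapsto\beta$ permutes the cosets. So $e_k$ and $t_1$ are invariant under $\Gamma_0(6)$ and $W$. For $V=W_6$ the same computation gives
$$r_\alpha(W_6\tau)=\frac{p\,Z(\tau)}{(Z|\beta)(\tau)},\qquad x(\alpha W_6\tau)=\frac{64}{x(\beta\tau)} .$$
As $\beta$ runs over the representatives, the first quantity runs over $Z(\tau)/Z(p\tau)$ and $p^2Z(\tau)/Z(\frac{\tau+j}p)$. These are bounded as $\operatorname{Im}\tau\to\infty$ because $Z\to1$. The second tends to $0$. So $e_k\circ W_6$ and $t_1\circ W_6$ are bounded. All functions are meromorphic at $\infty$.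

**Step 2: the relation (H1).** Its purpose here is to compute $e_{p+1}$. For $d\mid 6$, $\prod_j(1-\zeta^{jdn}q^{dn/p})$ equals $1-q^{dn}$ if $p\nmid n$ and $(1-q^{dn/p})^p$ if $p\mid n$. Hence
$$\prod_{j}\prod_{n\ge1}(1-\zeta^{jdn}q^{dn/p})=\frac{\prod_n(1-q^{dn})^{p+1}}{\prod_n(1-q^{pdn})} .$$
Also $\prod_j\zeta^jq^{1/p}=q=q^{p+1}/q^p$. Since $g=q\prod_n(1-q^{2n})^4(1-q^{6n})^4(1-q^n)^{-2}(1-q^{3n})^{-2}$, (H1) follows.

**Step 3: integrality.** The purpose is to find the $p$-divisibility of the expansions at $\infty$. Let $E_k$ be the elementary symmetric functions of $s_0,\dots,s_{p-1}$. The substitutions $q^{1/p}\mapsto\zeta q^{1/p}$ and $\zeta\mapsto\zeta^b$ permute the $s_j$, so $E_k\in\mathbb Z((q))$. In the same way $\sum_jr_j\,x(\zeta^jq^{1/p})=p^2\sum_js_j\,x(\zeta^jq^{1/p})\in p^2\mathbb Z((q))$. Modulo $1-\zeta$ we have $\prod_j(S-s_j)\equiv(S-s_0)^p\equiv S^p-s_0^p$, so $E_k\in p\mathbb Z((q))$ for $1\le k\le p-1$. By (H1),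
$$r_\infty E_p=\frac{g(q)}{g(q^p)}\cdot\frac{g(q)^p}{\prod_jg(\zeta^jq^{1/p})}=1 .$$
Now $e_k$ is the elementary symmetric function of $r_\infty,p^2s_0,\dots,p^2s_{p-1}$, so
$$e_k=p^{2k}E_k+r_\infty\,p^{2k-2}E_{k-1},\qquad E_0=1,\ E_{p+1}=0 .$$
For $k=1$ this lies in $\mathbb Z((q))$ and is congruent to $r_\infty$ modulo $p^2$. For $2\le k\le p$ it lies in $p^{2k-1}\mathbb Z((q))$, since $p\mid E_{k-1}$. For $k=p+1$ it equals $p^{2p}$. Lemma 5 gives (7), and $T(x(q))=e_1\equiv g(q)/g(q^p)\pmod{p^2}$. Similarly $t_1\equiv x(q^p)g(q)/g(q^p)\pmod{p^2}$ with $t_1\in\mathbb Z((q))$, so $t_1=T_1(x)$ with $T_1\in\mathbb Z[t]$. This is (H2). Proposition 3 with $u_n=D_n$, $u_1=4$ gives (8). $\square$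

What remains is to find $T(4)$ modulo $p^2$. Since $T(x(\tau))=\sum_\alpha r_\alpha(\tau)$, we look for a point $\tau_0$ with $x(\tau_0)=4$.

## The fixed point with $x(\tau_0)=4$

**Lemma 8.** Let $\tau_0=(-3+\sqrt{-3})/12$ and $W'=\begin{pmatrix}3&1\\-12&-3\end{pmatrix}$. Then $x(\tau_0)=4$, $W'\tau_0=\tau_0$, $W'^2=-3$, $W'$ normalises $\mathcal O$ and $\Gamma_0(6)$, and for $\alpha\in\Delta_p$
$$r_\alpha(\tau_0)=r_\beta(\tau_0),\qquad\beta=W'^{-1}\alpha W'.\tag{10}$$

*Proof.* **Step 1: $x(\tau_1)=16$ at the fixed point $\tau_1=(3+\sqrt{-3})/6$ of $W$.** The purpose is to reduce to a quadratic equation and to pick the root. From $\theta h|W=\theta h$ and $6\tau_1-3=\sqrt{-3}$ we get $\theta h(\tau_1)=\frac{3}{-3}\theta h(\tau_1)$, so $\theta h(\tau_1)=0$. By Lemma 6, and because $h$ and $Z$ do not vanish, $1+20h+64h^2=(1+4h)(1+16h)=0$ at $\tau_1$. So $h(\tau_1)$ is $-\frac14$ or $-\frac1{16}$.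

At $\tau_1$ we have $q_1=-e^{-\pi/\sqrt3}$. Since $\pi/\sqrt3>1.8$ and $e^{1.8}>6$, $|q_1|<0.17$. In the product $h=q\prod(1+q^n)^6(1+q^{3n})^6$ the factors with $n$ odd lie between $0$ and $1$, as $q_1<0$. For $n=2m$ use $1+y\le e^y$:
$$|h(\tau_1)|\le0.17\exp\Big(6\sum_{m\ge1}\big(|q_1|^{2m}+|q_1|^{6m}\big)\Big)<0.17\,e^{0.181}<0.21<\tfrac14 .$$
So $h(\tau_1)=-\frac1{16}$ and $x(\tau_1)=16$.

**Step 2: move to $x=4$.** We have $W_6\tau_1=-\frac1{6\tau_1}=-\frac1{3+\sqrt{-3}}=\frac{-3+\sqrt{-3}}{12}=\tau_0$, so $x(\tau_0)=64/x(\tau_1)=4$.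

**Step 3: the matrix $W'$.** The purpose is to transport the symmetry to $\tau_0$. One checks $W'=\begin{pmatrix}-5&3\\18&-11\end{pmatrix}W$ with the first factor in $\Gamma_0(6)$. Hence $W'$ normalises $\mathcal O$ and $\Gamma_0(6)$, $x\circ W'=x$ and $g|W'=-g$. Also $\det W'=3$, $W'^2=-3$, and $W'\tau=\tau$ means $12\tau^2+6\tau+1=0$, which $\tau_0$ satisfies. The computation (9) holds for $V=W'$, and at $\tau_0$ it gives $r_\alpha(\tau_0)=r_\alpha(W'\tau_0)=r_\beta(\tau_0)$. $\square$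

**The polynomial of multipliers.** Let
$$F(S)=\prod_\alpha\big(S-r_\alpha(\tau_0)\big)=S^{p+1}+\sum_{k=1}^{p+1}a_kS^{p+1-k},\qquad a_k=(-1)^k\Pi_k(4)\in\mathbb Z,\qquad a_1=-T(4).$$
The numbers $r_\alpha(\tau_0)$ are algebraic integers. Fix an embedding of $\overline{\mathbb Q}$ into $\overline{\mathbb Q}_p$, and let $v$ be the valuation with $v(p)=1$. By (7),
$$v(a_k)\ge2k-1\quad(2\le k\le p),\qquad v(a_{p+1})=2p.\tag{11}$$

We recall Newton polygons. Form the lower convex hull of the points $(0,0)$ and $(k,v(a_k))$. A side of slope $m$ and horizontal length $l$ means exactly $l$ roots of valuation $m$, with multiplicity. (Example: $S^2+S+p$ has points $(0,0),(1,0),(2,1)$, so one root has valuation $0$ and one has valuation $1$.)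

Modulo $p$ the bounds (11) give $F\equiv S^p(S+a_1)$, and this yields $T(4)$ modulo $p$ in terms of a unit root. The gain to $p^2$ comes from the exact position of the other roots in one case, and from a parity argument in the other.

## The case $p\equiv2\pmod 3$: an involution without fixed points

**Step 1: the roots come in equal pairs.** The purpose is to describe $\alpha\mapsto\beta=W'^{-1}\alpha W'$ on lines. It induces an involution on the cosets, because $W'$ normalises $\Gamma_0(6)$ and $W'^2$ is scalar. From $W'\beta=\alpha W'$ and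
$$3\,\mathbb Z^2\beta=\mathbb Z^2W'^2\beta\subset\mathbb Z^2W'\beta\subset\mathbb Z^2\beta ,$$
we see that $\mathbb Z^2\beta$ and $\mathbb Z^2\alpha W'$ have the same image in $\mathbb F_p^2$, as $3$ is invertible modulo $p$. So $\ell$ goes to $\ell W'$. A fixed line would give an eigenvalue $\lambda\in\mathbb F_p$ of $W'$, with $\lambda^2=-3$. But $-3$ is not a square modulo $p$ when $p\equiv2\pmod3$. So the $p+1$ cosets fall into pairs, and by (10) the two members of a pair have the same value $r_\alpha(\tau_0)$. Hence the number of roots of $F$ of any given valuation is even.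

**Step 2: $v(a_1)\le1$ would give a single root.** Suppose $m=v(a_1)\in\{0,1\}$. For $2\le k\le p$, $v(a_k)/k\ge2-\frac1k>1\ge m$, and $v(a_{p+1})/(p+1)=2p/(p+1)>1\ge m$. So every point with $k\ge2$ lies strictly above the line of slope $m$ through $(0,0)$ and $(1,m)$. The first side of the Newton polygon has slope $m$ and length exactly $1$, and $F$ has exactly one root of valuation $m$. This contradicts Step 1. Therefore $p^2\mid a_1$, that is, $T(4)\equiv0\pmod{p^2}$. By (8), the second part of Theorem 1 is proved.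

## The case $p=X^2+3Y^2$: one unit root and $p$ roots of valuation 2

**Step 1: two explicit roots.** The purpose is to use matrices that fix $\tau_0$. Put $\alpha_\pm=X\pm YW'\in\mathcal O$. As $W'$ has trace $0$ and determinant $3$, $\det\alpha_\pm=X^2+3Y^2=p$, and $\alpha_\pm$ fix $\tau_0$. The lower row of $\alpha_+$ is $(-12Y,\ X-3Y)$, so
$$c\tau_0+d=-12Y\tau_0+X-3Y=-Y(-3+\sqrt{-3})+X-3Y=X-Y\sqrt{-3}=\bar\pi .$$
Hence $r_{\alpha_+}(\tau_0)=\bar\pi^2$, and in the same way $r_{\alpha_-}(\tau_0)=\pi^2$. Both $\pi^2$ and $\bar\pi^2$ are roots of $F$.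

**Step 2: their valuations.** Since $p>3$ is prime, $XY\ne0$, $0<X^2<p$ and $p\nmid Y$. So $(X/Y)^2\equiv-3\pmod p$ and $\sqrt{-3}\in\mathbb Z_p$ by Hensel's lemma; thus $v(\pi)$ and $v(\bar\pi)$ are nonnegative integers. From $\pi\bar\pi=p$ their sum is $1$. So one of $\pi,\bar\pi$ has valuation $0$ and the other has valuation $1$. (This is consistent with $\pi+\bar\pi=2X$ being prime to $p$.) Therefore $\pi^2$ and $\bar\pi^2$ have valuations $0$ and $2$ in some order. In particular they are two different members of the list of roots.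

**Step 3: all other roots have valuation 2.** By (11), $p\mid a_k$ for $k\ge2$. If also $p\mid a_1$, no root could be a unit. So $v(a_1)=0$, and the first side of the Newton polygon goes from $(0,0)$ to $(1,0)$: exactly one root is a unit. For $2\le k\le p$, $v(a_k)\ge2k-1>2k-2$, so the point $(k,v(a_k))$ lies strictly above the segment from $(1,0)$ to $(p+1,2p)$, which has slope $2$. Hence the remaining $p$ roots all have valuation $2$.

**Step 4: the trace.** $T(4)=-a_1$ is the sum of all roots. So $T(4)-(\pi^2+\bar\pi^2)$ is a sum of $p-1$ roots of valuation $2$, and it has valuation at least $2$. It is an integer, since $\pi^2+\bar\pi^2=2X^2-6Y^2$. Therefore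
$$T(4)\equiv\pi^2+\bar\pi^2=4X^2-2p\pmod{p^2}.$$
With (8) this proves the first part of Theorem 1. $\blacksquare$

## Sharpness, binomial transforms, and $T(4)$ modulo $p^3$

**The modulus.** The computation for $p=5$ gave $12^4\cdot5^2\cdot826751$, which is not divisible by $5^3$. So $p^2$ cannot be replaced by $p^3$ in Theorem 1.

**Divisibility by $p$.** For every prime $p\ne3$,
$$p\mid\det(D_{i+j})_{0\le i,j\le p-1}\iff p^2\mid\det(D_{i+j})_{0\le i,j\le p-1}\iff p\equiv2\pmod3 .$$
For $p>3$ this follows from Theorem 1, since $p\nmid4X^2$ when $p=X^2+3Y^2$. For $p=2$ the determinant is $28-16=12\equiv0\pmod4$.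

**Binomial transforms.** Let $p>3$, let $b,c$ be integers with $p\nmid c$, and let $D^{(b,c)}_n=\sum_k\binom nkb^{n-k}c^kD_k=\mathcal L((cz+b)^n)$. The basis $(cz+b)^i$ is triangular over $z^i$ with diagonal entries $c^i$, so $\det(D^{(b,c)}_{i+j})_{0\le i,j\le p-1}=c^{p(p-1)}\det(D_{i+j})_{0\le i,j\le p-1}$. As $c^{p(p-1)}\equiv1\pmod{p^2}$, these determinants satisfy the same congruences as in Theorem 1. The numbers $D'_n$ used by hand are the case $(b,c)=(-4,1)$.

**The family in $a$, and the point $a=16$.** Identity (5) holds for the whole family $d_n(a)$; Theorem 1 is its value at $a=4$. The argument of the last two sections also works with $(\tau_1,W)$ in place of $(\tau_0,W')$. Indeed $x(\tau_1)=16$ is an integer, $W\tau_1=\tau_1$, $W^2=-3$, and $X\pm YW$ has lower row $(\pm6Y,\ X\mp3Y)$, so that $c\tau_1+d=X\pm Y\sqrt{-3}$. Hence $T(16)\equiv4X^2-2p$, respectively $T(16)\equiv0\pmod{p^2}$, in the two cases.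

**One more digit of $T(4)$.** If $p=X^2+3Y^2$, then
$$T(4)\equiv4X^2-2p-\frac{p^2}{4X^2}\pmod{p^3}.$$
Indeed, over $\mathbb Z_p$ write $F=(S-u)(S^p+b_1S^{p-1}+b_2S^{p-2}+\cdots)$, where $u$ is the unit root, equal to $\pi^2$ or $\bar\pi^2$. The roots of the second factor have valuation $2$, so $v(b_2)\ge4$. From $a_2=b_2-ub_1$ and $v(a_2)\ge3$ we get $v(b_1)\ge3$. So $T(4)=-a_1=u-b_1\equiv u\pmod{p^3}$. Since $\pi^2\bar\pi^2=p^2$, we have $u+p^2/u=4X^2-2p$. Hence $u\equiv4X^2\pmod p$, and substituting this into $u=4X^2-2p-p^2/u$ gives the claim.
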